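\title{Zero-patterns of orthogonal matrices: a counterexample over the rationals and a universality theorem}

\begin{abstract}
Does every real orthogonal matrix have the same zero-pattern as some orthogonal matrix with rational entries? We show that the answer is no, with counterexamples of every order $n\ge 24$. We then show that zero-patterns of orthogonal matrices encode arbitrary systems of polynomial equations over $\mathbb{Z}$. It follows that a subfield of $\mathbb{R}$ realizes all zero-patterns of real orthogonal matrices exactly when it contains every real algebraic number, and that deciding rational realizability of a zero-pattern is equivalent to Hilbert's tenth problem over $\mathbb{Q}$.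
\end{abstract}

\section{The question and the results}\label{sec:intro}

A real $n\times n$ matrix $X$ is \emph{orthogonal} if $X^{T}X=I$; equivalently $XX^{T}=I$, so that the rows of $X$ form an orthonormal basis of $\mathbb{R}^n$. Two $n\times n$ matrices $X$ and $Y$ have the same \emph{zero-pattern} if, for all $i$ and $j$, $X_{ij}=0$ holds exactly when $Y_{ij}=0$. A zero-pattern is thus a prescription of which entries vanish and which do not. The following conjecture is recorded in \cite{source}, together with the statement that it has been proved in certain special cases.

\begin{quote}
\textbf{Conjecture.} \emph{For every positive integer $n$ and every real orthogonal $n\times n$ matrix $X$ there is an orthogonal $n\times n$ matrix $Y$ with rational entries that has the same zero-pattern as $X$.}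
\end{quote}

Two observations speak for the conjecture. The first is that rational orthogonal matrices are dense among real ones. For a nonzero row vector $w$, the reflection $H_w=I-2w^{T}w/(w\cdot w)$ is orthogonal, and it is rational when $w$ is. Every real orthogonal $n\times n$ matrix is a product of at most $n$ reflections (Step~2 in the proof of Proposition~\ref{prop:pattern} recalls why), and each $w$ can be replaced by a nearby rational vector. Hence near any $X$ there is a rational orthogonal $Y$ that is nonzero wherever $X$ is. Only the zeros of $X$ are at stake, and a zero entry is the simplest linear condition there is.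

The second observation is that small orders give no trouble.

\begin{example}\label{ex:small}
The conjecture holds for $n\le 3$. If a row of an orthogonal matrix is $\pm e_j$, then column $j$, being a unit vector, has no other nonzero entry, and after permuting rows and columns the matrix is $(\pm1)\oplus X'$ with $X'$ orthogonal of order $n-1$; the same holds for columns. For $n=2$ this settles every pattern with a zero, and $\frac15\left(\begin{smallmatrix}3&-4\\4&3\end{smallmatrix}\right)$ has none. For $n=3$ it settles the patterns with two zeros in a row or a column. In the remaining patterns the zeros lie in distinct rows and distinct columns, and there cannot be two of them: orthogonal rows $(0,b,c)$ and $(d,0,f)$ have $cf=0$, which puts a second zero in one of these rows. The patterns with no zero and with one zero are realized, up to permutations, by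
\[
\frac13\begin{pmatrix}1&2&2\\2&1&-2\\2&-2&1\end{pmatrix}
\qquad\text{and}\qquad
\frac1{25}\begin{pmatrix}15&-12&16\\20&9&-12\\0&20&15\end{pmatrix}.
\]
\end{example}

What these observations miss is that zeros shorten the orthogonality relations. Two rows whose supports share only two columns satisfy an equation $x_1y_1+x_2y_2=0$, which determines the ratio $y_2/y_1$ from the ratio $x_2/x_1$. In a large matrix such relations can be chained into a computation, and the computation can be made to end in an equation without rational solutions.

\begin{theorem}\label{thm:A}
For every $n\ge 24$ there is a real orthogonal $n\times n$ matrix $X$ such that no rational orthogonal matrix has the same zero-pattern as $X$.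
\end{theorem}

We do not claim that $24$ is the smallest order of a counterexample. The failure is not special to $\mathbb{Q}$ or to one equation. For a subfield $F\subseteq\mathbb{R}$, call a square zero-pattern \emph{$F$-realizable} if some orthogonal matrix with entries in $F$ has that zero-pattern.

\begin{theorem}[Universality]\label{thm:B}
Given $f_1,\dots,f_s\in\mathbb{Z}[x_1,\dots,x_m]$, one can effectively construct a square zero-pattern $Z$ such that for every subfield $F\subseteq\mathbb{R}$,
\[
Z\text{ is }F\text{-realizable}\iff f_1=\dots=f_s=0\text{ has a solution in }F^m.
\]
\end{theorem}

\begin{theorem}[Classification of fields]\label{thm:C}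
For a subfield $F\subseteq\mathbb{R}$ the following are equivalent:
\begin{enumerate}
\item[(i)] every zero-pattern of a real orthogonal matrix is $F$-realizable;
\item[(ii)] $F$ contains all real algebraic numbers.
\end{enumerate}
\end{theorem}

\begin{corollary}\label{cor:D}
There is an algorithm deciding whether a zero-pattern is realized by a rational orthogonal matrix if and only if there is an algorithm deciding solvability in $\mathbb{Q}$ of polynomial systems over $\mathbb{Z}$ (Hilbert's tenth problem over $\mathbb{Q}$).
\end{corollary}

Section~\ref{sec:links} explains how supports and orthogonality perform arithmetic. Section~\ref{sec:24} proves Theorem~\ref{thm:A}, Sections~\ref{sec:pattern} and~\ref{sec:poly} prove Theorem~\ref{thm:B}, and Section~\ref{sec:fields} derives the last two statements.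

Throughout, $F$ is a subfield of $\mathbb{R}$; it contains $\mathbb{Q}$, and $z\cdot z>0$ for every nonzero vector $z$ over $F$. Vectors are rows, $e_j$ is a standard basis vector, the \emph{support} of $z$ is the set of coordinates $j$ with $z_j\ne0$, and $z\propto w$ means that $z$ is a nonzero scalar multiple of $w$.

\section{Arithmetic with orthogonal vectors}\label{sec:links}

In an orthogonal matrix all pairs of rows are orthogonal, and this is too rigid to design with. It is easier to work first with a few vectors in a few coordinates, to ask for orthogonality only between chosen pairs, and to repair the other pairs later in additional columns.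

\begin{definition}\label{def:diagram}
A \emph{diagram} consists of a nonempty finite set $V$ of \emph{nodes}, a finite set $\Omega$ of \emph{coordinates}, a nonempty set $S_\nu\subseteq\Omega$ for each node $\nu$, and a set $E$ of unordered pairs of distinct nodes, the \emph{edges}. An \emph{$F$-realization} is a family of vectors $z_\nu\in F^{\Omega}$ $(\nu\in V)$ such that the support of $z_\nu$ is exactly $S_\nu$ and $z_\mu\cdot z_\nu=0$ for every edge $\{\mu,\nu\}$.
\end{definition}

We usually denote a node and its vector by the same letter. A realization remains one if a vector is multiplied by a nonzero element of $F$, or if one coordinate is negated in all vectors at once. Because of the first freedom, the information in a vector $z$ lies in its ratios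
\[
\rho_{ij}(z)=z_j/z_i \qquad(i,j\text{ in the support of }z),
\]
which are nonzero and satisfy $\rho_{ik}(z)=\rho_{ij}(z)\rho_{jk}(z)$. A node whose support is a two-element set $\{i,j\}$ is a \emph{link on $\{i,j\}$}. A link sees only one ratio of its neighbors.

\begin{lemma}\label{lem:link}
Let $\lambda,\lambda'$ be vectors with support $\{i,j\}$, and let $z,w$ be vectors whose supports contain $i$ and $j$.
\begin{enumerate}
\item[(a)] If $z\perp\lambda$ and $\lambda\perp w$, then $\rho_{ij}(z)=\rho_{ij}(w)$.
\item[(b)] If $z\perp\lambda$, $\lambda\perp\lambda'$ and $\lambda'\perp w$, then $\rho_{ij}(z)\,\rho_{ij}(w)=-1$.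
\end{enumerate}
\end{lemma}

\begin{proof}
The relation $z\perp\lambda$ reads $z_i\lambda_i+z_j\lambda_j=0$, that is, $\rho_{ij}(z)=-1/\rho_{ij}(\lambda)$. Each edge at a link thus applies the involution $x\mapsto-1/x$ to the ratio. It is applied twice in (a) and three times in (b).
\end{proof}

So a path through one link copies a ratio, a path through two links inverts it up to sign, and ratios multiply inside a vector with three nonzero entries. The smallest use of these rules already pins down a number.

\begin{example}[The unit diagram]\label{ex:unit}
Take coordinates $h,0,1$, nodes $u,v$ with support $\{h,0,1\}$, links $p,p'$ on $\{h,0\}$, links $q,q'$ on $\{h,1\}$, a link $r$ on $\{0,1\}$, and as edges the eight consecutive pairs in the three paths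
\[
u-p-p'-v,\qquad u-q-q'-v,\qquad u-r-v.
\]
In a realization, scale $u$ to $e_h+\alpha e_0+\beta e_1$. By Lemma~\ref{lem:link}(b), the first two paths give $v\propto e_h-\alpha^{-1}e_0-\beta^{-1}e_1$. By Lemma~\ref{lem:link}(a), the third path gives $\rho_{01}(u)=\rho_{01}(v)$, that is, $\beta/\alpha=\alpha/\beta$. Hence $\beta=\pm\alpha$, and $r\perp u$ forces
\[
r\propto e_0-e_1\qquad\text{or}\qquad r\propto e_0+e_1 .
\]
The first case occurs over $\mathbb{Q}$: take $u=e_h+e_0+e_1$, $v=e_h-e_0-e_1$, $p=e_h-e_0$, $p'=e_h+e_0$, $q=e_h-e_1$, $q'=e_h+e_1$, $r=e_0-e_1$; each of the eight inner products is $1-1$ or $-1+1$.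
\end{example}

Nothing but supports and orthogonality was prescribed, yet the ratio of $r$ must solve $x^2=1$. Copying, inverting and multiplying produce only equations of the form ``monomial $=\pm1$''. Sums come from an edge between two vectors with three or more common coordinates, and the counterexample uses one such edge.

\section{A counterexample of order 24}\label{sec:24}

\subsection*{A diagram without rational realization}
Work in coordinates $1,2,3$. Let $A=(1,\alpha,\beta)$ and $B=(1,\alpha,\delta)$ share their first ratio and be orthogonal, so that $1+\alpha^2+\beta\delta=0$. A multiplicative relation between $\beta\delta$ and $\alpha^2$ will leave an equation in $\alpha^2$ alone. The obvious attempt, joining $A$ to $B$ through two links on $\{2,3\}$, gives $(\beta/\alpha)(\delta/\alpha)=-1$ and then $A\cdot B=1$, so that there is no realization at all. We invert $\alpha$ first: the vectors $(1,-1/\alpha,\beta)$ and $(1,-1/\alpha,\delta)$ have $\rho_{23}$ equal to $-\alpha\beta$ and $-\alpha\delta$, and joining these two gives $\alpha^2\beta\delta=-1$.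

Let $\Gamma$ be the diagram with nodes $A,B,G,H$ of support $\{1,2,3\}$, links $C,C'$ on $\{1,2\}$, links $K,L$ on $\{1,3\}$, links $R,R'$ on $\{2,3\}$, and the $14$ edges
\[
AB,\ AC,\ AK,\ AR',\ BC,\ BL,\ CC',\ C'G,\ C'H,\ GK,\ GR,\ HL,\ HR',\ RR',
\]
drawn in Figure~\ref{fig:gamma}.

\begin{figure}[ht]
\centering
\begin{tikzpicture}[scale=0.85,every node/.style={draw,minimum size=6mm,inner sep=1pt}]
\node (A) at (-1.2,3) {$A$}; \node (B) at (1.2,3) {$B$};
\node (G) at (-1.2,0) {$G$}; \node (H) at (1.2,0) {$H$};
\node[circle] (C) at (0,2) {$C$}; \node[circle] (Cp) at (0,1) {$C'$};
\node[circle] (K) at (-2,1.5) {$K$}; \node[circle] (L) at (2,1.5) {$L$};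
\node[circle] (R) at (-0.6,-1) {$R$}; \node[circle] (Rp) at (0.6,-1) {$R'$};
\draw (A)--(B) (A)--(C)--(B) (C)--(Cp) (G)--(Cp)--(H)
      (A)--(K)--(G) (B)--(L)--(H) (G)--(R)--(Rp)--(H);
\draw[dashed] (A) .. controls (-5,2.5) and (-3,-4.2) .. (Rp);
\end{tikzpicture}
\caption{The diagram $\Gamma$ of ten vectors in three coordinates; an edge joins two vectors that must be orthogonal. Squares are vectors with three nonzero entries. Circles are vectors with two nonzero entries, in coordinates $1,2$ for $C,C'$, in $1,3$ for $K,L$, and in $2,3$ for $R,R'$. The solid edges alone exclude rational vectors; the dashed edge saves one column of the final matrix.}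
\label{fig:gamma}
\end{figure}

\begin{lemma}\label{lem:norat}
The diagram $\Gamma$ has no $\mathbb{Q}$-realization.
\end{lemma}

\begin{proof}
Suppose it has one. Scale $A,B,G,H$ to have first entry $1$, write $A=(1,\alpha,\beta)$, and let $\delta$ be the third entry of $B$; the numbers $\alpha,\beta,\delta$ are nonzero rationals. We apply Lemma~\ref{lem:link} along paths of $\Gamma$. The path $A-C-B$ gives $B=(1,\alpha,\delta)$. The paths $A-C-C'-G$ and $A-C-C'-H$ give $\rho_{12}(G)=\rho_{12}(H)=-1/\alpha$. The paths $A-K-G$ and $B-L-H$ give $\rho_{13}(G)=\beta$ and $\rho_{13}(H)=\delta$. Thus
\[
G=(1,-1/\alpha,\beta),\qquad H=(1,-1/\alpha,\delta),\qquad \rho_{23}(G)=-\alpha\beta,\qquad\rho_{23}(H)=-\alpha\delta .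
\]
The path $G-R-R'-H$ and the edge $AB$ now give
\begin{equation}\label{eq:golden}
\alpha^2\beta\delta=-1,\qquad 1+\alpha^2+\beta\delta=0 .
\end{equation}
Multiplying the second equation by $\alpha^2$ and using the first, we get $\alpha^4+\alpha^2-1=0$. So the rational number $t=\alpha^2$ satisfies $t^2+t-1=0$, whose discriminant $5$ is not the square of a rational number.
\end{proof}

\subsection*{A real realization}
Let $\varphi=\frac{1+\sqrt5}{2}$ and $a=\sqrt{1/\varphi}$. From $\varphi^2=\varphi+1$ we get
\begin{equation}\label{eq:phi}
\varphi a^2=1,\qquad 1+a^2=\varphi,\qquad 1+\varphi=\varphi^2 .
\end{equation}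
The real solutions of \eqref{eq:golden} are given by $\alpha=\pm a$ and $\beta\delta=-\varphi$. The edge $AR'$, not used so far, asks for $\rho_{23}(A)=\rho_{23}(H)$, that is, $\beta/\alpha=-\alpha\delta=1/(\alpha\beta)$, or $\beta^2=1$. We take $\alpha=a$, $\beta=1$, $\delta=-\varphi$ and, after convenient scaling, the vectors
\[
\begin{array}{llll}
A=(1,a,1), & B=(1,a,-\varphi), & G=(a,-1,a), & H=(a,-1,-\varphi a),\\
C=(a,-1,0), & C'=(1,a,0), & K=(1,0,-1), & L=(\varphi,0,1),\\
R=(0,a,1), & R'=(0,\varphi a,-1). & &
\end{array}
\]
Their $45$ inner products, simplified by \eqref{eq:phi}, are:
\[
\begin{array}{c|ccccccccc}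
 & B & C & C' & G & H & K & L & R & R'\\ \hline
A & 0 & 0 & \varphi & a & -\varphi a & 0 & \varphi^2 & \varphi & 0\\
B & & 0 & \varphi & -\varphi a & \varphi^2a & \varphi^2 & 0 & -1 & \varphi^2\\
C & & & 0 & \varphi & \varphi & a & \varphi a & -a & -\varphi a\\
C' & & & & 0 & 0 & 1 & \varphi & a^2 & 1\\
G & & & & & a^2 & 0 & \varphi^2a & 0 & -\varphi^2a\\
H & & & & & & \varphi^2a & 0 & -\varphi^2a & 0\\
K & & & & & & & a^2 & -1 & 1\\
L & & & & & & & & 1 & -1\\
R & & & & & & & & & 0
\end{array}
\]
For instance $A\cdot B=1+a^2-\varphi=0$, $A\cdot R'=R\cdot R'=\varphi a^2-1=0$, $B\cdot R=a^2-\varphi=-1$ and $G\cdot H=a^2+1-\varphi a^2=a^2$. The $14$ zeros of the table are the edges of $\Gamma$, so these vectors form an $\mathbb{R}$-realization, and the other $31$ inner products are nonzero.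

\subsection*{Canceling the nonzero inner products}
We extend the ten vectors to pairwise orthogonal rows by appending columns. To keep Lemma~\ref{lem:norat} applicable, no new column may be nonzero at both ends of an edge. A nonzero inner product $g$ of two rows is canceled by a \emph{pair column}, with entries $1$ and $-g$ in these rows and $0$ elsewhere; $31$ pair columns would give $34$ columns in all. A column supported on three rows, say rows $1,2,3$ with nonzero inner products $g_{12},g_{13},g_{23}$, does the work of three pair columns if its entries satisfy $x_ix_j=-g_{ij}$. Multiplying the three equations gives $(x_1x_2x_3)^2=-g_{12}g_{13}g_{23}$, so we need $g_{12}g_{13}g_{23}<0$. Conversely, under this condition put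
\[
x_1=\sqrt{-g_{12}g_{13}/g_{23}},\qquad x_2=-g_{12}/x_1,\qquad x_3=-g_{13}/x_1 ;
\]
the radicand equals $-g_{12}g_{13}g_{23}/g_{23}^2>0$, and $x_2x_3=g_{12}g_{13}/x_1^2=-g_{23}$. Call this a \emph{triangle column}. The table offers five triples with exactly one negative inner product:
\[
\begin{array}{c|ccccc}
\text{triple} & A,G,H & C',K,R & C',L,R' & C,L,R & C,K,R'\\ \hline
g_{12},\,g_{13},\,g_{23} & a,\,-\varphi a,\,a^2 & 1,\,a^2,\,-1 & \varphi,\,1,\,-1 & \varphi a,\,-a,\,1 & a,\,-\varphi a,\,1
\end{array}
\]
No two of these triples share two nodes, so they cover $15$ distinct pairs. The remaining $16$ pairs with nonzero inner product are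
\[
\begin{array}{l}
AC',\ AL,\ AR,\ BC',\ BG,\ BH,\ BK,\ BR,\\
BR',\ CG,\ CH,\ GL,\ GR',\ HK,\ HR,\ KL .
\end{array}
\]
Let $M$ be the real $10\times24$ matrix whose first three columns hold the ten vectors, followed by the five triangle columns and the sixteen pair columns. A pair of rows with nonzero inner product in the first three columns lies in the support of exactly one later column, which cancels that inner product. A pair forming an edge of $\Gamma$ lies in the support of no later column. Hence the rows of $M$ are pairwise orthogonal, and they are nonzero.

\begin{proof}[Proof of Theorem~\ref{thm:A}]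
Normalize the rows of $M$ and complete them, in any way, to an orthonormal basis of $\mathbb{R}^{24}$. This gives a real orthogonal matrix $X_0$ whose first ten rows have the zero-pattern of $M$. Put $X=X_0\oplus I_{n-24}$. Suppose that a rational orthogonal matrix $Y$ has the zero-pattern of $X$. Its first ten rows are pairwise orthogonal, vanish beyond column $24$, and have the supports of the rows of $M$. Two of these rows that form an edge of $\Gamma$ have common support inside the first three columns, so their restrictions to these columns are orthogonal. The restrictions are therefore a $\mathbb{Q}$-realization of $\Gamma$, contrary to Lemma~\ref{lem:norat}.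
\end{proof}

\begin{remark}
The obstruction does not use that the rows of $Y$ have length one, nor the pattern of the other rows. The same computation over any $F\subseteq\mathbb{R}$ shows that an orthogonal matrix over $F$ with the zero-pattern of $X$ yields $\alpha\in F$ with $\alpha^2$ the positive root $1/\varphi$ of $t^2+t-1$; so $F$ must contain $a$.
\end{remark}

\section{From diagrams to zero-patterns}\label{sec:pattern}

For Theorem~\ref{thm:B} the passage from a diagram to a matrix must work in both directions and over every $F$. Three difficulties appear that Section~\ref{sec:24} could ignore. The pattern has to be fixed before the realization is known, although the inner product of a non-edge may vanish in one realization and not in another. The rows must be normalized without leaving $F$, where square roots are not available. And the rows that complete the basis must be defined over $F$ and have a pattern prescribed in advance.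

\begin{proposition}\label{prop:pattern}
From a diagram one can effectively construct a square zero-pattern $Z$ such that, for every subfield $F\subseteq\mathbb{R}$, the pattern $Z$ is $F$-realizable if and only if the diagram has an $F$-realization.
\end{proposition}

\begin{proof}
Number the nodes $1,\dots,k$. Let $P$ be the pattern with $k$ rows and the following columns: one column for each coordinate in $\Omega$, nonzero in row $i$ exactly when the coordinate lies in $S_i$; two columns with support $\{i,j\}$ for each pair $\{i,j\}\notin E$; and one \emph{private} column with support $\{i\}$ for each row $i$. The number $n$ of columns is at least $|\Omega|+k>k$. Let $Z$ be the $n\times n$ pattern whose first $k$ rows are $P$ and whose other $n-k$ rows have no zeros.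

If an orthogonal matrix over $F$ has pattern $Z$, then rows $i$ and $j$ with $\{i,j\}\in E$ have common support inside $\Omega$. So the restrictions of the first $k$ rows to $\Omega$ form an $F$-realization.

Conversely, let $z_1,\dots,z_k$ be an $F$-realization. We build the matrix in four steps.

\emph{Step 1: orthonormal rows with pattern $P$.} Place $z_i$ in row $i$, in the columns $\Omega$. For $\{i,j\}\notin E$ with $i<j$ let $g=z_i\cdot z_j$, choose $\mu\in F\setminus\{0,-g\}$, and fill the two columns of this pair with $(1,1)$ in row $i$ and $(\mu,-g-\mu)$ in row $j$. All four entries are nonzero and they contribute $-g$ to the inner product. A single column could not serve when $g=0$, because it contributes a product of two nonzero entries; this is why each pair has two. The rows are now pairwise orthogonal, and the private columns will not change that.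

The private entry is used to make the squared length a square in $F$. Let $q\in F$ be the squared length of row $i$ so far; $q>0$ because $S_i\neq\emptyset$ and $F\subseteq\mathbb{R}$. Choose a rational $s>0$ with $s^2\ne q$ and put $\frac12(q/s-s)\ne0$ in the private column. The squared length becomes
\[
q+\tfrac14\left(q/s-s\right)^2=\tfrac14\left(q^2/s^2+2q+s^2\right)=\left(\tfrac12(q/s+s)\right)^2 .
\]
Dividing the row by the positive number $\frac12(q/s+s)\in F$ makes it a unit vector. We obtain orthonormal rows $x_1,\dots,x_k\in F^n$ with pattern $P$.

\emph{Step 2: completion over $F$.} The Gram--Schmidt process needs square roots, so we use reflections. Suppose that $O$ is an orthogonal matrix over $F$ whose first $j<k$ rows are $x_1,\dots,x_j$; we start with $O=I$ and $j=0$. Let $o$ be row $j+1$ of $O$ and $w=o-x_{j+1}$. If $w=0$ there is nothing to do. Otherwise $w\cdot w>0$, the reflection $H_w$ has entries in $F$, and passing from $O$ to $OH_w$ replaces each row $y$ by $y-2\frac{y\cdot w}{w\cdot w}w$. The rows $x_1,\dots,x_j$ are orthogonal to $o$ and to $x_{j+1}$, hence to $w$, and stay fixed. Since $o$ and $x_{j+1}$ are unit vectors, $w\cdot w=2-2\,o\cdot x_{j+1}=2\,o\cdot w$, so $o$ is replaced by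 $o-w=x_{j+1}$. After $k$ rounds the first $k$ rows of $O$ are $x_1,\dots,x_k$. Let $B$ be the block of the remaining $n-k$ rows.

We have no control over the zeros of $B$, but we may still mix its rows by an orthogonal transformation. Mixing can never fill a zero column, so that case must be excluded first.

\emph{Step 3: no column of $B$ is zero.} Suppose column $j$ of $B$ is zero. Expanding $e_j$ in the orthonormal basis formed by the rows of $O$ gives $e_j=\sum_{i=1}^k (x_i)_j\,x_i$. If the private column of row $i$ is not $j$, compare entries in that column: the left side is $0$, and the right side is $(x_i)_j$ times a nonzero number, so $(x_i)_j=0$. Hence at most one term of the sum survives, that of a row $i$ whose private column is $j$. If none survives then $e_j=0$. If one survives then $x_i\propto e_j$, although $x_i$ is nonzero both in its private column and on $S_i\ne\emptyset$. Both are absurd.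

\emph{Step 4: removing the zeros of $B$.} Suppose $B$ has a zero entry, in row $i$ and column $j$. By Step~3 some other row $l$ of $B$ is nonzero in column $j$. For rational $t$, replace the rows $b_i,b_l$ of $B$ by
\[
\frac{(1-t^2)\,b_i-2t\,b_l}{1+t^2}\qquad\text{and}\qquad\frac{2t\,b_i+(1-t^2)\,b_l}{1+t^2}.
\]
Since $(1-t^2)^2+(2t)^2=(1+t^2)^2$, this is a rational rotation of two rows, and $O$ stays orthogonal over $F$ with the same first $k$ rows. In a column where the old entries are $(\xi,\eta)\ne(0,0)$, the numerators $(1-t^2)\xi-2t\eta$ and $2t\xi+(1-t^2)\eta$ of the new entries are nonzero polynomials in $t$. Choose $t$ outside the finite set of their roots, over all such columns. Then no nonzero entry becomes zero and the entry in position $(i,j)$ becomes nonzero, so the number of zeros of $B$ drops. Repeating this, we reach an orthogonal matrix over $F$ with pattern $Z$.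
\end{proof}

\section{From polynomial systems to diagrams}\label{sec:poly}

\subsection*{Elementary systems}
A ratio is never zero, and a diagram multiplies two ratios or adds several in one move. We first rewrite a polynomial system in these terms. An \emph{elementary system} has unknowns $y_0,\dots,y_M$, the equation $y_0=1$, and finitely many equations of the types
\[
\text{(product)}\quad y_jy_k=y_l,\qquad\qquad \text{(sum)}\quad \sum_{i=1}^{d}\varepsilon_i\,y_{k_i}=0\quad(d\ge1,\ \varepsilon_i=\pm1),
\]
where indices may repeat. A \emph{nonzero solution in $F$} is a solution with all $y_k\in F\setminus\{0\}$.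

\begin{lemma}\label{lem:elem}
From $f_1,\dots,f_s\in\mathbb{Z}[x_1,\dots,x_m]$ one can effectively construct an elementary system that, for every $F\subseteq\mathbb{R}$, has a nonzero solution in $F$ if and only if $f_1=\dots=f_s=0$ has a solution in $F^m$.
\end{lemma}

\begin{proof}
A solution of the polynomial system may have zero coordinates, so we write each variable as a difference of two nonzero quantities. Discard the $f_j$ that are identically zero, substitute $x_i=x_i'-x_i''$ in the others and expand; the results are nonzero polynomials, as one sees by setting all $x_i''=0$. Introduce the unknown $y_0$ for the monomial $1$, an unknown for each $x_i'$ and each $x_i''$, and an unknown for each monomial of degree at least $2$ that divides a monomial occurring in the expansions. For each monomial of the last kind, write it as a variable times a monomial of lower degree and record this as a product equation. Write each $f_j=0$ as a sum equation, repeating a term $|c|$ times if its coefficient is $c$.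

In a solution of the elementary system each unknown equals the value of its monomial, by induction on the degree, so $x_i=x_i'-x_i''$ solves the polynomial system. Conversely, given a solution $x\in F^m$, choose a positive integer $T$ with $x_i+T\ne0$ for all $i$, and put $x_i'=x_i+T$, $x_i''=T$. All monomials then have nonzero values, and these form a nonzero solution.
\end{proof}

\subsection*{The diagram of an elementary system}
The plan is to store $y_k$ as a ratio $\rho_{0i}$. A sum with $d$ terms needs its terms in $d$ different coordinates, so the same number has to be available in every coordinate $i$, and one needs vectors such as $e_1-e_2+e_3$ to add the terms with signs. Both require links of the exact form $e_i\pm e_j$, which the unit diagram provides.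

\begin{proposition}\label{prop:diagram}
From an elementary system one can effectively construct a diagram that, for every $F\subseteq\mathbb{R}$, has an $F$-realization if and only if the system has a nonzero solution in $F$.
\end{proposition}

\begin{proof}
Let $D\ge2$ be at least the length $d$ of every sum equation, and let $\Omega=\{h,0,1,\dots,D\}$. The diagram consists of six blocks. Each block adds nodes, and edges that join them to each other or to earlier nodes. For blocks 2--6 we state at once what the new edges mean when the earlier vectors have the form displayed for them; these statements are equivalences, so they serve both directions of the proof.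

\emph{Block 1: units.} For $1\le i\le D$ take a copy $u_i,v_i,p_i,p_i',q_i,q_i',r_i$ of the unit diagram of Example~\ref{ex:unit} on the coordinates $h,0,i$. In a realization $r_i\propto e_0\pm e_i$. Negating coordinate $i$ in all vectors changes the sign in $r_i$ and leaves the other $r_{i'}$ alone, so we may assume
\[
r_i\propto e_0-e_i\qquad(1\le i\le D).
\]

\emph{Block 2: comparing coordinates $1$ and $i$.} For $2\le i\le D$ take a node $t_i$ with support $\{0,1,i\}$ joined to $r_1$ and $r_i$, a link $c_i$ on $\{1,i\}$ joined to $t_i$, and a link $c_i'$ on $\{1,i\}$ joined to $c_i$. The first two edges say that the entries of $t_i$ in coordinates $1$ and $i$ equal its entry in coordinate $0$. So the four edges hold if and only if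
\[
t_i\propto e_0+e_1+e_i,\qquad c_i\propto e_1-e_i,\qquad c_i'\propto e_1+e_i .
\]
A vector $z$ is orthogonal to $c_i$ if and only if $z_i=z_1$, and to $c_i'$ if and only if $z_i=-z_1$. This block is needed because the signs of the coordinates were spent in Block~1: a further unit diagram on $\{1,i\}$ would leave a sign undetermined.

\emph{Block 3: the unknowns.} For each $k$ take a link $n_{k,1}$ on $\{0,1\}$. A vector with this support is $\propto y_ke_0-e_1$ for a unique $y_k\in F\setminus\{0\}$; this defines the value stored, and $z\perp n_{k,1}$ means $z_1=y_kz_0$. To transport the value to coordinate $i$, $2\le i\le D$, take a node $w_{k,i}$ with support $\{0,1,i\}$ joined to $n_{k,1}$ and $c_i$, and a link $n_{k,i}$ on $\{0,i\}$ joined to $w_{k,i}$. These edges hold if and only if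
\[
w_{k,i}\propto e_0+y_ke_1+y_ke_i,\qquad n_{k,i}\propto y_ke_0-e_i .
\]
Consequently, for all $k$ and all $1\le i\le D$,
\begin{equation}\label{eq:write}
z\perp n_{k,i}\iff z_i=y_kz_0 .
\end{equation}

\emph{Block 4: the equation $y_0=1$.} Join $n_{0,1}$ to $t_2$. By \eqref{eq:write} with $z=e_0+e_1+e_2$, this edge holds if and only if $y_0=1$.

\emph{Block 5: products.} For each equation $y_jy_k=y_l$ take new nodes $\pi,\pi'$ with support $\{0,1,2\}$ and a new link $\lambda$ on $\{1,2\}$. Join $\pi$ to $n_{j,1}$ and $n_{l,2}$, join $\pi'$ to $r_1$ and $n_{k,2}$, and join $\lambda$ to $\pi'$ and $\pi$. By \eqref{eq:write}, all edges but the last hold if and only if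
\[
\pi\propto e_0+y_je_1+y_le_2,\qquad \pi'\propto e_0+e_1+y_ke_2,\qquad \lambda\propto y_ke_1-e_2 ,
\]
and then the edge $\lambda\pi$ holds if and only if $y_jy_k-y_l=0$. In words, $\pi'$ turns $y_k$ into a ratio $\rho_{12}$, and $\lambda$ equates it with $\rho_{12}(\pi)=y_l/y_j$.

\emph{Block 6: sums.} For each equation $\sum_{i=1}^d\varepsilon_iy_{k_i}=0$ take a new node $\sigma$ with support $\{0,1,\dots,d\}$ and a new node $\tau$ with support $\{1,\dots,d\}$. Join $\sigma$ to $n_{k_i,i}$ for $1\le i\le d$. For $2\le i\le d$ join $\tau$ to $c_i$ if $\varepsilon_i=\varepsilon_1$, and to $c_i'$ if $\varepsilon_i=-\varepsilon_1$. Finally join $\tau$ to $\sigma$. All edges but the last hold if and only if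
\[
\sigma\propto e_0+\sum_{i=1}^d y_{k_i}e_i,\qquad \tau\propto\sum_{i=1}^d\varepsilon_ie_i ,
\]
and then the edge $\tau\sigma$ holds if and only if $\sum_i\varepsilon_iy_{k_i}=0$.

Given an $F$-realization, normalize signs as in Block~1. Blocks 2 and 3 define $y_0,\dots,y_M\in F\setminus\{0\}$, and Blocks 4--6 show that they solve the system. Given a nonzero solution in $F$, take in Block~1 the rational vectors listed in Example~\ref{ex:unit}, with $e_i$ in place of $e_1$, take $n_{k,1}=y_ke_0-e_1$, and take every other vector equal to the expression displayed for it. The entries lie in $F$, the supports are exactly the prescribed ones because every $y_k$ is nonzero, and the equivalences above, read from right to left, show that all edges hold.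
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:B}]
Apply Lemma~\ref{lem:elem}, Proposition~\ref{prop:diagram} and Proposition~\ref{prop:pattern} in turn. Each construction is an algorithm that does not depend on $F$, and each preserves solvability over every $F$.
\end{proof}

\begin{example}
The elementary system $y_0=1$, $y_1y_1=y_2$, $y_2-y_0-y_0=0$ has a nonzero solution in $F$ exactly when $\sqrt2\in F$. Take $D=3$. Block~5 has $\pi\propto e_0+y_1e_1+y_2e_2$ and $\lambda\propto y_1e_1-e_2$, whose orthogonality says $y_2=y_1^2$; Block~6 has $\sigma\propto e_0+y_2e_1+e_2+e_3$ and $\tau\propto e_1-e_2-e_3$, whose orthogonality says $y_2=2$. The resulting pattern is another counterexample to the conjecture, but a large one: the $21$ nodes of Block~1 form $210$ pairs, of which $24$ are edges, and the other $186$ already require $372$ columns.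
\end{example}

\section{Fields of realization and decidability}\label{sec:fields}

Realizability of a pattern is itself a polynomial system. For an $n\times n$ pattern $Z$, consider the equations with integer coefficients
\begin{equation}\label{eq:system}
X^{T}X=I,\qquad X_{ij}=0\ \text{ at the zeros of }Z,\qquad X_{ij}T_{ij}=1\ \text{ elsewhere},
\end{equation}
in unknowns $X_{ij}$ and $T_{ij}$. Since $X_{ij}T_{ij}=1$ is solvable for $T_{ij}$ exactly when $X_{ij}\ne0$, the pattern $Z$ is $F$-realizable if and only if \eqref{eq:system} has a solution in $F$.

We also recall the Tarski--Seidenberg transfer principle. An ordered field is \emph{real closed} if every positive element is a square and every polynomial of odd degree has a root; $\mathbb{R}$ and the field $\mathbb{R}_{\mathrm{alg}}$ of real algebraic numbers are real closed. The principle states that if $R\subseteq R'$ are real closed fields, then a finite system of polynomial equations and inequalities with coefficients in $R$ that has a solution in $R'$ has a solution in $R$.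

\begin{proof}[Proof of Theorem~\ref{thm:C}]
(ii)$\Rightarrow$(i). If $Z$ is the zero-pattern of a real orthogonal matrix, then \eqref{eq:system} has a solution in $\mathbb{R}$, hence in $\mathbb{R}_{\mathrm{alg}}$ by the transfer principle, and $\mathbb{R}_{\mathrm{alg}}\subseteq F$.

(i)$\Rightarrow$(ii). Suppose that $\alpha$ is real algebraic and $\alpha\notin F$. Let $f\in\mathbb{Z}[x]$ be a nonzero polynomial with $f(\alpha)=0$. The equation $f=0$ alone does not suffice, since $F$ may contain another root of $f$; we single out $\alpha$ by inequalities, written as equations with squares. As $f$ has finitely many roots, there are rationals $p<\alpha<q$ such that $\alpha$ is the only root of $f$ in $[p,q]$. Consider the system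
\[
f(x)=0,\qquad x-p=y^2,\qquad q-x=z^2,
\]
with the last two equations multiplied by the denominators of $p$ and $q$. It has the real solution $x=\alpha$, $y=\sqrt{\alpha-p}$, $z=\sqrt{q-\alpha}$. In a solution in $F\subseteq\mathbb{R}$, squares are nonnegative, so $x$ is a root of $f$ in $[p,q]$ and $x=\alpha$, which is impossible. Let $Z$ be the pattern that Theorem~\ref{thm:B} assigns to this system. The theorem, applied to the fields $\mathbb{R}$ and $F$, shows that $Z$ is the zero-pattern of a real orthogonal matrix and is not $F$-realizable. So (i) fails.
\end{proof}

Thus $\mathbb{R}_{\mathrm{alg}}$ is the smallest subfield of $\mathbb{R}$ that can replace $\mathbb{Q}$ in the conjecture to give a true statement. A real number field $F$ of degree $d$ cannot: it does not contain $2^{1/(d+1)}$, which has degree $d+1$ by Eisenstein's criterion. The field of real constructible numbers cannot either: its elements have degree a power of $2$, while $2^{1/3}$ has degree $3$.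

\begin{proof}[Proof of Corollary~\ref{cor:D}]
Suppose rational realizability of zero-patterns is decidable. Given a polynomial system over $\mathbb{Z}$, construct the pattern $Z$ of Theorem~\ref{thm:B} and decide whether it is $\mathbb{Q}$-realizable; the answer tells whether the system is solvable in $\mathbb{Q}$. Conversely, suppose solvability in $\mathbb{Q}$ of polynomial systems over $\mathbb{Z}$ is decidable. Given a pattern $Z$, apply the decision procedure to the system \eqref{eq:system}.
\end{proof}

\begin{thebibliography}{1}
\bibitem{source}
\emph{Related Papers: On Orthogonal Matrices With Zero Diagonal},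
\texttt{https://scifaro.com/en/related/1810.08961}.
\end{thebibliography}
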